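# Deciding whether an AC-tree automaton accepts every ground term

## 1. A bag of tokens with a quadratic threshold

Take three constants $\ell,x,y$ and one binary symbol $+$ that is associative and commutative. A ground term over these symbols, up to associativity and commutativity, is a nonempty bag of constants. Consider rewrite rules that first turn constants into *states*,
$$x\to\mathsf X,\qquad y\to\mathsf Y,\qquad \ell\to\mathsf L,$$
and then let states react:
$$\begin{array}{llll}
\text{(i)}&\mathsf L+\mathsf X\to\mathsf L_1+\bar{\mathsf X} \qquad&\text{(ii)}&\mathsf L_1+\mathsf Y\to\mathsf L\\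
\text{(iii)}&\mathsf L+\bar{\mathsf X}\to\mathsf R&\text{(iv)}&\mathsf R+\bar{\mathsf X}\to\mathsf R_1+\mathsf X\\
\text{(v)}&\mathsf R_1+\mathsf Y\to\mathsf R&\text{(vi)}&\mathsf R+\mathsf X\to\mathsf L\\
\text{(vii)}&\mathsf L+\mathsf X\to\mathsf L&\text{(viii)}&\mathsf L+\bar{\mathsf X}\to\mathsf L
\end{array}$$
For which $n,m\ge 0$ can the term $\ell+nx+my$ (one $\ell$, $n$ copies of $x$, $m$ copies of $y$) be rewritten to the single state $\mathsf L$? We may perform the rules on constants first, so we start from the bag with one $\mathsf L$, $n$ copies of $\mathsf X$ and $m$ copies of $\mathsf Y$.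

For $n=0$ no rule applies, so $m=0$. For $n=1$: $m=0$ works by (vii), and $m=1$ works by (i), (ii), (viii). For $m=2$ there is no way: after (i), (ii) we hold $\mathsf L,\bar{\mathsf X},\mathsf Y$, and both (iii) and (viii) leave a $\mathsf Y$ that nothing can remove, while (vii) at the start leaves two. For $n=2$ we can reach $m=3$ with the word
$$\text{(i)(ii)(i)(ii)(iii)(iv)(v)(vi)}:$$
two $\mathsf Y$ are eaten while the two $\mathsf X$ are barred, rule (iii) turns the direction at the price of one token, one more $\mathsf Y$ is eaten on the way back, and (vi) turns again. In general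
$$\ell+nx+my\ \text{ rewrites to }\mathsf L\iff m\le \tfrac{n(n+1)}2. \tag{1.1}$$

*Upper bound.* Call $\mathsf L,\mathsf L_1,\mathsf R,\mathsf R_1$ controls. Each of the eight rules has exactly one control on each side, so there is always exactly one control and the steps happen one after another; a control $\mathsf L_1$ or $\mathsf R_1$ can only continue with (ii) or (v). So (i)(ii) and (iv)(v) act as blocks. For a bag with control $\mathsf L$ or $\mathsf R$, with $i$ copies of $\mathsf X$, $j$ of $\bar{\mathsf X}$ and $s=i+j$, put
$$\Phi(\mathsf L;i,j)=i+\tfrac{s(s-1)}2,\qquad \Phi(\mathsf R;i,j)=j+\tfrac{s(s-1)}2 .$$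
The blocks (i)(ii) and (iv)(v) eat one $\mathsf Y$ and lower $\Phi$ by exactly $1$. Rule (iii) lowers $\Phi$ by $i-(j-1)+(s-1)=2i\ge0$, rule (vi) by $2j\ge 0$, rule (vii) by $1+(s-1)=s$, and rule (viii) by $s-1\ge0$. Since $\Phi\ge0$, at most $\Phi(\mathsf L;n,0)=\frac{n(n+1)}2$ copies of $\mathsf Y$ can be eaten, and all $m$ must be.

*Lower bound.* Bar all $n$ tokens, eating $n$ copies of $\mathsf Y$; turn with (iii), unbar the remaining $n-1$, eating $n-1$; turn with (vi), and so on. This can eat $n+(n-1)+\dots+1$. Stop as soon as $m$ copies are eaten. If the control is then $\mathsf L$, remove all remaining tokens with (vii), (viii). If it is $\mathsf R$, the last block was (iv)(v), so some $\mathsf X$ is present; use (vi) and then (vii), (viii). $\square$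

Recall that a *linear set* is $\beta+\langle E\rangle\subseteq\mathbb N^m$ with $\beta\in\mathbb N^m$, $E\subseteq\mathbb N^m$ finite, where $\langle E\rangle$ is the submonoid generated by $E$ (its elements are the *periods*), and a *semilinear set* is a finite union of linear sets. The set in (1.1) is not semilinear, because

(1.2) *every linear set contained in $\{m\le n(n+1)/2\}$ lies in $\{m\le c+Sn\}$ for some constants $c,S$.*

Indeed a period $(0,m')$ must have $m'=0$, since otherwise $m$ would be unbounded for a fixed $n$; take $S$ to be the largest ratio $m'/n'$ of the other periods (or $0$), and $c$ the second coordinate of the base point. Finitely many such sets miss the points $(n,n(n+1)/2)$ for large $n$.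

Now add a second mode: the rules $\ell\to\mathsf K$, $\mathsf K+\mathsf X\to\mathsf K_1$, $\mathsf K_1+\mathsf Y\to\mathsf K$, $\mathsf K+\mathsf Y\to\mathsf K$. In this mode each $\mathsf X$ must be paid for with one $\mathsf Y$, and extra $\mathsf Y$ are free, so $\ell+nx+my$ rewrites to $\mathsf K$ iff $m\ge n$. If both $\mathsf L$ and $\mathsf K$ count as accepting, every term $\ell+nx+my$ is accepted, because $m\le n$ implies $m\le n(n+1)/2$. To accept terms without exactly one $\ell$ as well, add states $\mathsf Z,\mathsf O,\mathsf W$ with rules
$$x\to \mathsf Z,\quad y\to\mathsf Z,\quad \ell\to\mathsf O,\quad \mathsf Z+\mathsf Z\to\mathsf Z,\quad \mathsf O+\mathsf O\to\mathsf W,\quad \mathsf W+\mathsf O\to\mathsf W,\quad \mathsf W+\mathsf Z\to\mathsf W,$$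
and let $\mathsf Z$ and $\mathsf W$ be accepting too. Then every ground term is accepted. Call this system $\mathcal A_0$. We have just proved by hand that $\mathcal A_0$ accepts everything, although the set accepted by one of its modes is not semilinear. Can an algorithm do this for every such system?

## 2. AC-tree automata and universality

**Definition.** An *AC-tree automaton* $\mathcal A$ is given by a finite signature $\Sigma$, axioms of associativity and commutativity for some function symbols of $\Sigma$ (the AC-symbols, which are binary), a finite set $Q$ of state symbols with a set $F\subseteq Q$ of final states, and a finite set $R$ of rules of the forms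
$$f(q_1,\dots,q_n)\to q,\qquad f(q_1,\dots,q_n)\to f(p_1,\dots,p_n),\qquad q\to p,$$
with $f\in\Sigma$ and all $q$'s and $p$'s in $Q$. States are treated as constants. We write $s\to t$ if $s=_{AC}s'\to_R t'=_{AC}t$ for some $s',t'$, where $\to_R$ rewrites in an arbitrary context. A ground term $t$ over $\Sigma$ is accepted iff $t\to^*q$ for some $q\in F$, and $L(\mathcal A)$ is the set of accepted terms. The automaton is *regular* if it has no rules $f(q_1,\dots,q_n)\to f(p_1,\dots,p_n)$.

The system $\mathcal A_0$ is an AC-tree automaton; it is not regular because of (i) and (iv). The *universality problem*, stated in the list at https://www.cs.tau.ac.il/~nachum/rtaloop/problems/101.tex, asks: given $\mathcal A$, is $L(\mathcal A)$ the set of all ground terms over $\Sigma$? The following is quoted there as known: emptiness is decidable; universality and inclusion are decidable for regular automata; inclusion $L(\mathcal A)\subseteq L(\mathcal B)$ is undecidable in general.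

**Theorem 1.** Universality of AC-tree automata is decidable.

For a ground term $t$ over $\Sigma\cup Q$ put $S(t)=\{q\in Q:t\to^*q\}$. Universality says that $S(t)\cap F\ne\emptyset$ for every ground $\Sigma$-term $t$. In the example $S(x)=\{\mathsf X,\mathsf Z\}$, $S(y)=\{\mathsf Y,\mathsf Z\}$, $S(\ell)=\{\mathsf L,\mathsf K,\mathsf O\}$.

**Textbook facts used.** The semilinear subsets of $\mathbb N^m$ are the Presburger-definable ones (Ginsburg–Spanier), so they form a Boolean algebra, and Presburger arithmetic is decidable. Dickson's lemma: $\le$ on $\mathbb N^d$ is a well-quasi-order (wqo), that is, every infinite sequence has an infinite nondecreasing subsequence. Higman's lemma: if letters are well-quasi-ordered, so are words under subword embedding with letters compared by that order. A *form* is a linear form with rational coefficients, extended to real vectors when needed. A *rational polyhedral cone* is a set $\{h\ge0\ \forall h\in H\}$ with $H$ a finite set of forms. Such cones are closed and their rational points are dense. Images under rational linear maps are again such cones, as are cones generated by finitely many rational vectors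 (Fourier–Motzkin, Minkowski–Weyl). A rational point of such an image is the image of a rational point, since its fibre is a nonempty polyhedron with rational equations and inequalities. Convex subsets of a finite-dimensional real space with the same closure have the same interior. Later we also use Parikh's theorem and the decidability of Petri net reachability (Mayr 1981, Kosaraju 1982).

## 3. From terms to bags of states

The purpose of this section is to compute $S(t)$ from the sets $S$ of smaller terms.

**Free symbols.** Let $g\in\Sigma$ be a non-AC symbol of arity $n\ge0$. For $T_1,\dots,T_n\subseteq Q$ let $C_g(T_1,\dots,T_n)$ be the set of all $q\in Q$ with $g(q_1,\dots,q_n)\to^*q$ for some $q_i\in T_i$. This is computable, because only the finitely many terms $g(\bar q)$ and states occur, and it is monotone in the $T_i$.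

**Lemma 3.1.** $S(g(t_1,\dots,t_n))=C_g(S(t_1),\dots,S(t_n))$.

*Proof.* "$\supseteq$" is clear. For "$\subseteq$", a derivation from $g(t_1,\dots,t_n)$ to a state must apply a rule at the root; take the first such application. Before it, the arguments are rewritten independently, and AC steps keep the root $g$ and change its arguments only up to $=_{AC}$. At that moment the arguments are states $q_i$, so $q_i\in S(t_i)$, and the rest of the derivation shows $g(q_1,\dots,q_n)\to^*q$. $\square$

**AC symbols.** Let $f$ be AC. Bags of states are vectors in $\mathbb N^Q$; $\mathbf e_q$ is the bag $\{q\}$. Let $\Rightarrow_f$ be the bag rewriting with transitions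
$$\{q_1,q_2\}\to\{q\},\qquad\{q_1,q_2\}\to\{p_1,p_2\},\qquad\{q\}\to\{p\}$$
for the rules $f(q_1,q_2)\to q$, $f(q_1,q_2)\to f(p_1,p_2)$, $q\to p$ of $R$. For $D_1,\dots,D_n\subseteq Q$ put
$$F_f(D_1,\dots,D_n)=\{q:\ \exists q_i\in D_i,\ \{q_1,\dots,q_n\}\Rightarrow_f^*\{q\}\},$$
which is monotone in the $D_i$. The *flattening* $fl(u)$ of a term is the bag $fl(u_1)+fl(u_2)$ if $u=f(u_1,u_2)$, and $\{u\}$ otherwise; for instance $fl((\ell+x)+x)=\{\ell,x,x\}$ for $f={+}$. If $u=_{AC}\hat u$, then $fl(u)$ and $fl(\hat u)$ are in bijection with corresponding elements $=_{AC}$.

**Lemma 3.2.** If $fl(t)=\{t_1,\dots,t_n\}$ with $n\ge2$, then $S(t)=F_f(S(t_1),\dots,S(t_n))$.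

*Proof.* "$\supseteq$": rewrite each $t_i$ to the chosen $q_i$, then simulate $\Rightarrow_f$, using AC to bring the two states of a transition together.

"$\subseteq$": we show by induction on $N$, for all ground $u$ over $\Sigma\cup Q$ with $fl(u)=\{u_1,\dots,u_n\}$, $n\ge1$: if $u\to^Nq$, there are $q_i$ with $u_i\to^*q_i$ and $\{q_1,\dots,q_n\}\Rightarrow^*_f\{q\}$. For $N=0$ we have $u=q$. Otherwise $u=_{AC}\hat u\to_R\hat u'=_{AC}u'\to^{N-1}q$.

*The redex lies inside, or at the root of, an element $v\in fl(\hat u)$.* Since $v$ is not $f$-rooted, its result $v'$ is not $f$-rooted either: the root symbol is kept or becomes a state. So $fl(\hat u')=fl(\hat u)-v+v'$, and since $v\to v'$ the claim for $u'$ gives the claim for $u$.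

*The redex is $f(q_1,q_2)$ at a node of the top $f$-cluster.* Then $q_1,q_2\in fl(\hat u)$ are replaced by one state $q'$ or by two states $p_1,p_2$. Apply the induction hypothesis to $u'$. A state rewrites only to states, by rules $q\to p$, and these are also transitions of $\Rightarrow_f$. So choose $q_1,q_2$ for themselves and keep the other choices: first fire the transition of the redex, then the transitions $\{q\}\to\{p\}$ that lead from $q'$ (or $p_1,p_2$) to the states chosen for $u'$, then the run given for $u'$. $\square$

## 4. Universality as a covering question for Petri nets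

**Definition.** A *Petri net* on $\mathbb N^d$ is a finite set of transitions $\tau=(\tau^-,\tau^+)\in\mathbb N^d\times\mathbb N^d$; we write $c\xrightarrow{\tau}c'$ iff $c\ge\tau^-$ and $c'=c-\tau^-+\tau^+$. We use constantly that $c\xrightarrow{w}c'$ implies $c+e\xrightarrow{w}c'+e$ for $e\in\mathbb N^d$ (*monotonicity*).

**Definition.** An *instance* consists of finitely many pairs $(N_\iota,t_\iota)_{\iota\in I}$ of nets on $\mathbb N^d$ and targets $t_\iota\in\mathbb N^d$, a vector $b\in\mathbb N^d$ and a matrix $A\in\mathbb N^{d\times m}$. A vector $\lambda\in\mathbb N^m$ is *good* if $b+A\lambda\to^*t_\iota$ in $N_\iota$ for some $\iota$.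

*Running example.* Let $\mathcal E$ be the instance with places $\ell,\mathsf L,\mathsf L_1,\mathsf R,\mathsf R_1,\mathsf X,\bar{\mathsf X},\mathsf Y,\mathsf K,\mathsf K_1$, the net with transitions $\ell\to\mathsf L$, $\ell\to\mathsf K$, (i)–(viii) and the three $\mathsf K$-rules, targets $\mathbf e_{\mathsf L}$ and $\mathbf e_{\mathsf K}$, $b=\mathbf e_\ell$ and $A(n,m)=n\mathbf e_{\mathsf X}+m\mathbf e_{\mathsf Y}$. By Section 1 every $(n,m)\in\mathbb N^2$ is good.

**Theorem 2.** For instances it is decidable whether all $\lambda\in\mathbb N^m$ are good.

Theorem 2 will be proved in Section 9. Here is why it suffices.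

**Proof of Theorem 1 from Theorem 2.** For $g\in\Sigma$ let
$$\mathcal G_g=\{T\subseteq Q:\ \text{there is a ground $\Sigma$-term $t$ with root $g$ and }S(t)\subseteq T\}.$$
Then $L(\mathcal A)$ is *not* universal iff $Q\setminus F\in\bigcup_g\mathcal G_g$. So it suffices to compute all $\mathcal G_g$.

**Step 1: a fixed-point description.** I claim that $(\mathcal G_g)_g$ is the least solution of the following monotone system.

* For free $g$ of arity $n$: $T\in\mathcal G_g$ iff there are $T_1,\dots,T_n\in\bigcup_h\mathcal G_h$ with $C_g(T_1,\dots,T_n)\subseteq T$.
* For AC $f$: $T\in\mathcal G_f$ iff there are $n\ge2$ and $D_1,\dots,D_n\in\bigcup_{h\ne f}\mathcal G_h$ with $F_f(D_1,\dots,D_n)\subseteq T$.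

Everything in the least solution is realized, by induction on the stage at which it appears: given terms $t_i$ with $S(t_i)\subseteq T_i$ (respectively $\subseteq D_i$, with roots $\ne f$), Lemmas 3.1 and 3.2 and monotonicity give $S(g(t_1,\dots,t_n))\subseteq T$, respectively $S(f(t_1,f(t_2,\dots)))\subseteq T$. Conversely, by induction on the size of $t$, every $T\supseteq S(t)$ is in the component of the root of $t$: apply the induction hypothesis to the arguments $t_i$, respectively to the elements $t_i$ of $fl(t)$, whose roots are $\ne f$, taking $T_i$ (respectively $D_i$) equal to $S(t_i)$, and use Lemmas 3.1 and 3.2.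

**Step 2: evaluating one right-hand side.** The least solution lives in a finite lattice and is found by iteration from empty families, provided we can evaluate the right-hand sides on given finite families. For free $g$ this is a finite check. For AC $f$ we are given $\mathcal D\subseteq2^Q$ and $T\subseteq Q$ and must decide whether some $n\ge2$ and $D_1,\dots,D_n\in\mathcal D$ satisfy $F_f(D_1,\dots,D_n)\subseteq T$. If $\mathcal D=\emptyset$, the answer is no. Otherwise take the net with places $\mathcal D\uplus Q$, transitions $D\to q$ for $q\in D\in\mathcal D$, and the transitions of $\Rightarrow_f$. If $x\in\mathbb N^{\mathcal D}$ represents the bag $\{D_1,\dots,D_n\}$, then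
$$x\to^*\mathbf e_q\iff q\in F_f(D_1,\dots,D_n). \tag{4.1}$$
Indeed, no transition produces tokens on $\mathcal D$, so all of them must be consumed by transitions $D\to q'$, and these can be fired first. Hence the answer is "no" iff every $x\in\mathbb N^{\mathcal D}$ with $|x|\ge2$ reaches $\mathbf e_q$ for some $q\in Q\setminus T$. Since $\{|x|\ge2\}=\bigcup_{|z|=2}(z+\mathbb N^{\mathcal D})$, this is a finite conjunction of questions of Theorem 2: $b=z$, $A$ the inclusion $\mathbb N^{\mathcal D}\to\mathbb N^{\mathcal D\uplus Q}$, and targets $\mathbf e_q$, $q\in Q\setminus T$, all with this net. If $T=Q$, there are no targets, no vector is good, and the answer is correctly "yes". $\blacksquare$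

No transition used here increases the number of tokens, so for these instances goodness of a single vector is a finite search. Only the quantifier over all $\lambda$ is difficult.

**The regular case.** If $\mathcal A$ is regular, $\Rightarrow_f$ has only transitions $\{q_1,q_2\}\to\{q\}$ and $\{q\}\to\{p\}$. Reversing them gives a context-free grammar with nonterminals $\hat q$, terminals $q$ and productions $\hat q\to\hat q_1\hat q_2$, $\hat p\to\hat q$, $\hat q\to q$; read as bags, the words derived from $\hat p$ are exactly the $y\in\mathbb N^Q$ with $y\Rightarrow_f^*\{p\}$. So by Parikh's theorem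

(4.2) *for regular automata, $\{y\in\mathbb N^Q:y\Rightarrow^*_f\{p\}\}$ is effectively semilinear for each $p$,*

and the covering question of Step 2 becomes a Presburger sentence. For general automata this plan stops at (1.1): the set of good vectors belonging to one target need not be semilinear.

## 5. Expansions of runs, and a finite basis that is not enough

Since we cannot describe the set of good vectors, we try to cover $\mathbb N^m$ by simple sets of vectors that are visibly good. Fix an instance. A *run* $\rho$ is an index $\iota$ with
$$c_0\xrightarrow{\tau_1}c_1\xrightarrow{\tau_2}\cdots\xrightarrow{\tau_n}c_n=t_\iota\quad\text{in }N_\iota.$$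

**Definition.** An *expansion* of $\rho$ is $\varepsilon=(\delta;e_0,\dots,e_{n+1};w_0,\dots,w_n)$ with $\delta\in\mathbb N^m$, $e_i\in\mathbb N^d$, $e_0=A\delta$, $e_{n+1}=0$ and
$$c_i+e_i\xrightarrow{w_i}c_i+e_{i+1}\qquad(0\le i\le n). \tag{5.1}$$
*Slot $i$* of $\varepsilon$ is the firing of $w_i$ from $c_i+e_i$. Let $P_\rho\subseteq\mathbb N^m$ be the set of all $\delta$ of expansions of $\rho$.

So the extra tokens $A\delta$ are carried along $\rho$ and transformed in the slots until nothing extra is left: $w_0\tau_1w_1\cdots\tau_nw_n$ is a run from $c_0+A\delta$ to $t_\iota$. Expansions can be added: by monotonicity $(\delta+\delta';e_i+e_i';w_iw_i')$ is again an expansion, since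
$$c_i+e_i+e'_i\xrightarrow{w_i}c_i+e_{i+1}+e_i'\xrightarrow{w'_i}c_i+e_{i+1}+e'_{i+1}.$$
With the zero expansion this shows that $P_\rho$ is a submonoid of $\mathbb N^m$.

*Running example.* In $\mathcal E$ let $\rho_{\mathsf L}$ be the one-step run $\mathbf e_\ell\to\mathbf e_{\mathsf L}$. In slot 0 the token $\ell$ must stay, so $w_0$ is empty and $e_0=e_1$; slot 1 leads from $\mathbf e_{\mathsf L}+n\mathbf e_{\mathsf X}+m\mathbf e_{\mathsf Y}$ to $\mathbf e_{\mathsf L}$. For $\delta=(2,3)$ the word in Section 1 serves as $w_1$. By (1.1), $P_{\rho_{\mathsf L}}=\{m\le n(n+1)/2\}$. Similarly $\rho_{\mathsf K}:\mathbf e_\ell\to\mathbf e_{\mathsf K}$ has $P_{\rho_{\mathsf K}}=\{m\ge n\}$.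

**Definition.** A *certified set* is $\beta+\langle E\rangle$ where, for some run $\rho$ from $b+A\beta$, $E$ is a finite subset of $P_\rho$.

All elements of a certified set are good. A *certificate* ($\iota$, $\beta$, $\rho$, and expansions for the elements of $E$) is a finite object that can be checked. In $\mathcal E$, two certified sets cover $\mathbb N^2$: $\langle(1,0),(1,1)\rangle=\{m\le n\}$ from $\rho_{\mathsf L}$, and $\langle(0,1),(1,1)\rangle=\{m\ge n\}$ from $\rho_{\mathsf K}$. This is the general picture.

**Theorem 3 (flat certificates).** If every $\lambda\in\mathbb N^m$ is good, then $\mathbb N^m$ is a finite union of certified sets.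

**Lemma 5.1.** For every sequence $(\lambda_n,\rho_n)_{n\in\mathbb N}$ with $\lambda_n\in\mathbb N^m$ and $\rho_n$ a run from $b+A\lambda_n$, there are $n_1<n_2<\cdots$ with $\lambda_{n_i}-\lambda_{n_1}\in P_{\rho_{n_1}}$ for all $i$.

*Proof.* The point is to read an embedding of one run into another as an expansion. Associate with $(\lambda,\rho)$ the tuple of $\iota$, $\lambda$, $c_0$ and the word $(c_0,\tau_1)(c_1,\tau_2)\cdots(c_{n-1},\tau_n)$. Compare tuples by: equal $\iota$; $\le$ on $\lambda$ and $c_0$; subword embedding on words, where letters are compared by $\le$ on configurations and $=$ on transitions. By Dickson and Higman this is a wqo, so some subsequence is nondecreasing. It remains to see that $(\lambda,\rho)\le(\lambda',\rho')$ implies $\lambda'-\lambda\in P_\rho$. Let the embedding use positions $\phi(1)<\dots<\phi(n)$ of $\rho'$. Put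
$$e_0=c_0'-c_0=A(\lambda'-\lambda),\qquad e_i=c'_{\phi(i)-1}-c_{i-1}\ge0\ (1\le i\le n),\qquad e_{n+1}=0 .$$
As $\tau'_{\phi(i)}=\tau_i$, we get $c'_{\phi(i)}=c_i+e_i$. So the part of $\rho'$ between the consecutive matched positions $\phi(i)$ and $\phi(i+1)$ leads from $c_i+e_i$ to $c_i+e_{i+1}$; the part before the first matched position leads from $c_0+e_0$ to $c_0+e_1$; the part after the last leads from $c_n+e_n$ to $c_n+e_{n+1}$, because both runs end in $t_\iota$. (For $n=0$ the single slot is all of $\rho'$.) This is an expansion with $\delta=\lambda'-\lambda$. $\square$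

**A first attempt.** A wqo has a finite basis: finitely many pairs $(\lambda_i,\rho_i)$ such that every pair $(\lambda,\rho)$, $\rho$ a run from $b+A\lambda$, lies above one of them. So the proof of Lemma 5.1 shows at once that if all vectors are good, then
$$\mathbb N^m=\bigcup_{i}(\lambda_i+P_{\rho_i})\qquad\text{(finite union).} \tag{5.2}$$
If all monoids $P_\rho$ were finitely generated, (5.2) would be Theorem 3. For $m=1$ this is so: a nonzero submonoid $P$ of $\mathbb N$ containing $p>0$ is generated by $p$ and the least element of $P$ in each residue class mod $p$ that $P$ meets. So Theorem 3 holds for $m=1$.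

For $m=2$ the argument breaks: $P_{\rho_{\mathsf L}}=\{m\le n(n+1)/2\}$ is not even semilinear. One must replace $P_\rho$ by $\langle E\rangle$ with $E\subseteq P_\rho$ finite, and this loses points. The loss is not a matter of choosing $E$ cleverly. Look in $\mathcal E$ at the points
$$\mu_k=\bigl(k!,\ \tfrac{k!(k!+1)}2\bigr). \tag{5.3}$$
Each $\mu_k$ is good by a run $\rho_k$ ending in $\mathbf e_{\mathsf L}$. But every certified set coming from a run with target $\mathbf e_{\mathsf L}$ lies in $\{m\le n(n+1)/2\}$, so by (1.2) it contains only finitely many $\mu_k$. Lemma 5.1 applied to $(\mu_k,\rho_k)$ gives a run $\rho$ with $\mu_{k_i}-\mu_{k_1}\in P_\rho$; the directions of these vectors tend to $(0,1)$, which lies on the boundary of the quadrant, and $P_\rho$ contains no vector $(0,m)$ with $m>0$. An infinite sequence of good points can be served by runs that are unsuitable in the limit. The cure must use the goodness of other points than the $\mu_k$, in this case of points $(n,m)$ with $n$ fixed and $m\to\infty$: there only the $\mathsf K$-runs survive.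

Two things are needed to turn this into a proof: some control of the cone spanned by $P_\rho$, and a systematic choice of the "other points".

## 6. The closed cone of a run is rational polyhedral

The cone generated by $P_{\rho_{\mathsf L}}$ is $\{0\}\cup\{(x,y):x>0,\ y\ge0\}$, because $(1,0)$ and the points $(n,n(n+1)/2)$ of arbitrarily large slope generate it. It is not closed, but its closure is the quadrant. Moreover, with $V=\mathbb Q\cdot(0,1)$ the closed cone meets $V_{\mathbb R}$ in a half-line, whereas $P_{\rho_{\mathsf L}}\cap V=\{0\}$. So the closure is necessary in the next lemma, and the statement for a subspace $V$ is not a consequence of the one for $\mathbb Q^m$.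

**Lemma 6.1.** Let $\rho$ be a run and $V\subseteq\mathbb Q^m$ a rational subspace. The closure of the real convex cone generated by $P_\rho\cap V$ is a rational polyhedral cone.

*Proof.* Let $Exp$ be the set of expansions of $\rho$ with $\delta\in V$. It contains the zero expansion and is closed under sums. Let $J_i$ be the set of places $p$ such that $q(p)$ is unbounded when $q$ ranges over the configurations visited in slot $i$ of expansions in $Exp$, and $J_i^c$ its complement.

**Step (a): $e_i$ and $e_{i+1}$ vanish outside $J_i$.** In the $k$-fold sum of $\varepsilon$, slot $i$ visits $c_i+ke_i$ and $c_i+ke_{i+1}$.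

**Step (b): one expansion in which all unbounded places of each slot are raised at the same time.** We claim that there is $\varepsilon^f\in Exp$ with $w_i=u_iv_i$ and
$$c_i+e_i^f\xrightarrow{u_i}c_i+f_i\xrightarrow{v_i}c_i+e^f_{i+1},\qquad f_i\in\mathbb N^d,\quad f_i(p)\ge1\ \text{for all }p\in J_i,$$
for all $i$. First fix $i$ and $p\in J_i$. Choose visited configurations with strictly increasing value at $p$; Dickson's lemma yields $\varepsilon_1,\varepsilon_2\in Exp$ visiting $q_1\le q_2$ in slot $i$ with $q_1(p)<q_2(p)$. Put $g=q_2-q_1$ and write slot $i$ of $\varepsilon_l$ as $c_i+e_l\xrightarrow{x_l}q_l\xrightarrow{y_l}c_i+e'_l$. Take the sum of $\varepsilon_1$ and $\varepsilon_2$, but use the word $x_2y_1x_1y_2$ in slot $i$: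
$$c_i+e_1+e_2\xrightarrow{x_2}q_1+g+e_1\xrightarrow{y_1}c_i+e_1'+g+e_1\xrightarrow{x_1}q_2+e_1'\xrightarrow{y_2}c_i+e_1'+e_2'.$$
Each arrow holds by monotonicity, using $q_2=q_1+g$. The slot visits $c_i+f$ with $f=e_1+e_1'+g$, so $f(p)>0$. In the other slots take the trivial mark: $u$ empty and $f=e$. Marked expansions can be added with slot words $u_iu_i'v_iv_i'$, which visit $c_i+f_i+f'_i$ in the middle. Sum over all $(i,p)$ with $p\in J_i$. If all $J_i$ are empty, take the zero expansion.

**Step (c): finite graphs for the bounded places.** Let $G_i$ have as vertices the restrictions $q|_{J_i^c}$ of configurations visited in slot $i$ over $Exp$, and as edges the triples $(q|_{J_i^c},\tau,q'|_{J_i^c})$ for the steps $q\xrightarrow{\tau}q'$ occurring in slot $i$. By definition of $J_i$, $G_i$ is finite. By (a), each slot is a closed walk in $G_i$ at $o_i=c_i|_{J_i^c}$, and every vertex and edge lies on such a walk, so $G_i$ is strongly connected. Counting traversals of edges gives for each $\varepsilon\in Exp$ integral circulations $\varphi_i\ge0$ on $G_i$ with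
$$e_{i+1}-e_i=D(\varphi_i),\qquad D(\varphi)=\sum_{(z,\tau,z')}\varphi(z,\tau,z')(\tau^+-\tau^-).$$
By (a), adding an expansion does not change the restrictions to $J_i^c$, so circulations add up when expansions are added. Adding finitely many expansions that together use every edge, we get $\varepsilon^*\in Exp$ whose circulations are positive on every edge of every $G_i$.

**Step (d): the candidate cone.** Let $\Gamma$ be the rational polyhedral cone of all real $(\delta,(e_i),(\varphi_i))$ with
$$\delta\in V_{\mathbb R},\ \delta\ge0,\ e_i\ge0,\ e_0=A\delta,\ e_{n+1}=0,\ \varphi_i\ge0\text{ a circulation on }G_i,\ e_{i+1}-e_i=D(\varphi_i),$$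
and $\Gamma_\delta$ its projection to $\delta$, again a rational polyhedral cone. By (c), $P_\rho\cap V\subseteq\Gamma_\delta$, and $\Gamma_\delta$ is closed. It remains to show that $\Gamma_\delta$ lies in the closure of the cone generated by $P_\rho\cap V$.

(A point of $\Gamma$ need not come from an expansion. For $\rho_{\mathsf L}$, $V=\mathbb Q^2$ and slot 1, the circulation with weight $\frac12$ on each of the edges (i), (ii), (iv), (v) eats one $\mathsf Y$ and has no effect on $\mathsf X,\bar{\mathsf X}$; so it puts $\delta=(0,1)$ into $\Gamma_\delta$. It consists of two cycles, one at $\mathsf L$ and one at $\mathsf R$, that are not connected, and it takes no account of negative token counts on the way. The next step repairs both defects at vanishing relative cost.)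

**Step (e): approximating points of $\Gamma_\delta$.** It suffices to treat rational $\delta\in\Gamma_\delta$; lift it to a rational point $s=(\delta,e,\varphi)\in\Gamma$. Let $s^*\in\Gamma$ be the point of $\varepsilon^*$, with $\delta$-component $\delta^*$, and let $\eta>0$ be rational. Choose an integer $M\ge1$ with $M(s+\eta s^*)=:(\delta',e',\varphi')$ integral. Each $\varphi_i'$ is a positive integral circulation on the strongly connected graph $G_i$. Replacing each edge by $\varphi_i'$ parallel copies, we get a connected balanced multigraph, so there is an Eulerian closed walk at $o_i$ using each edge exactly as often as $\varphi_i'$ prescribes. Let $\theta_i$ be its transition sequence; its total effect is $D(\varphi'_i)=e'_{i+1}-e'_i$. Let $U$ be the largest entry of all $\tau^-$ and let $k\ge U|\theta_i|$ for all $i$. We claim that for all $N\ge0$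
$$c_i+Ne'_i+ke_i^f\xrightarrow{u_i^k}c_i+Ne'_i+kf_i\xrightarrow{\theta_i^N}c_i+Ne'_{i+1}+kf_i\xrightarrow{v_i^k}c_i+Ne'_{i+1}+ke^f_{i+1}. \tag{6.1}$$
The outer parts hold by (b) and monotonicity. For the middle part, after $j$ rounds of $\theta_i$ the configuration is
$$c_i+(N-j)e'_i+je'_{i+1}+kf_i\ \ge\ c_i+kf_i .$$
Inside a round, suppose a prefix has led to the vertex $z$ and the next edge is $(z,\tau,z')$. On $J_i^c$ the effect of the prefix is $z-o_i$, so the current configuration is at least $z$ there, and $z\ge\tau^-|_{J_i^c}$ because the edge comes from an actual step. On $J_i$ we have $kf_i\ge k$, and the prefix has at most $|\theta_i|-1$ transitions, each removing at most $U$; so the current configuration is at least $k-U(|\theta_i|-1)\ge U$ there. Hence $\tau$ is enabled, and (6.1) holds.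

The vectors $Ne'_i+ke^f_i$ start with $A(N\delta'+k\delta^f)$, where $\delta^f$ is the $\delta$-component of $\varepsilon^f$, and end with $0$. So (6.1) is an expansion, and $N\delta'+k\delta^f\in P_\rho\cap V$ for all $N$. Dividing by $NM$ and letting $N\to\infty$, we see that $\delta'/M=\delta+\eta\delta^*$ lies in the closure of the cone. Now let $\eta\to0$. $\square$

## 7. An ultrafilter, a flag of subspaces, and nested points

We start the proof of Theorem 3. Assume that all $\lambda\in\mathbb N^m$ are good but $\mathbb N^m$ is not a finite union of certified sets. Call a semilinear set *coverable* if it is contained in a finite union of certified sets.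

**Step 1: an ultrafilter without coverable sets.** The purpose is to fix, once and for all, a consistent "place" where covering fails. An *ultrafilter* on the Boolean algebra of semilinear subsets of $\mathbb N^m$ is a family $\mathcal U$ not containing $\emptyset$, closed under finite intersections and supersets, that contains $X$ or its complement for every $X$. Enumerate the semilinear sets as $S_1,S_2,\dots$ and choose successively $S_n'$ to be $S_n$ or its complement so that $S'_1\cap\dots\cap S_n'$ is not coverable. This is possible: $\mathbb N^m$ is not coverable, because certified sets consist of good vectors and a finite union containing $\mathbb N^m$ would equal it; and if both continuations were coverable, so would be their union. The chosen sets form an ultrafilter $\mathcal U$ containing no coverable set.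

*Example.* The points (5.3) define an ultrafilter $\mathcal U_0$ on the semilinear subsets of $\mathbb N^2$: $X\in\mathcal U_0$ iff $\mu_k\in X$ for all large $k$. By quantifier elimination for Presburger arithmetic, semilinear sets are Boolean combinations of inequalities $h\ge a$ and congruences. A form $h(\mu_k)=\alpha k!+\beta\frac{k!(k!+1)}2$ with $(\alpha,\beta)\neq(0,0)$ tends to $+\infty$ or $-\infty$, and both coordinates of $\mu_k$ are divisible by $N$ as soon as $2N\mid k!$. So each $X$ is eventually decided.

**Step 2: reduction to full dimension.** The purpose is to make sure that no member of $\mathcal U$ is thin. Let $\dim X$ be the least $r$ such that $X$ lies in a finite union of affine subspaces of dimension $\le r$; it is monotone in $X$.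

*A linear set $\beta+\mathbb Ng_1+\dots+\mathbb Ng_r$ with linearly independent $g_i$ has dimension exactly $r$.* It lies in one $r$-dimensional affine subspace. If finitely many of smaller dimension covered it, then $\mathbb N^r$ would be covered by finitely many proper affine subspaces of $\mathbb Q^r$, and a product of nonzero polynomials of degree $\le1$ would vanish on $\mathbb N^r$, which is impossible.

*Every semilinear set is a finite union of linear sets with linearly independent periods.* Suppose the nonzero periods $g_i$ of a linear set are dependent. Then there is a relation $\sum_{i\in I}a_ig_i=\sum_{j\in J}b_jg_j$ with $I\cap J=\emptyset$, $I\ne\emptyset$ and integers $a_i\ge1$, $b_j\ge0$. If in a representation of an element all coefficients with index $i\in I$ are $\ge a_i$, replace $\sum_Ia_ig_i$ by $\sum_Jb_jg_j$: the element is the same, and the sum of the coefficients over $I$ strictly decreases. So every element has a representation in which some $i\in I$ has a coefficient $<a_i$. Hence the linear set is the union, over $i\in I$ and $0\le c<a_i$, of the linear sets with base point shifted by $cg_i$ and the period $g_i$ removed.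 Iterate.

Let $r$ be the minimal dimension of a member of $\mathcal U$. If $r=0$, $\mathcal U$ contains a finite set, hence a singleton $\{\lambda\}$; since $\lambda$ is good, $\{\lambda\}=\lambda+\langle\emptyset\rangle$ is certified, a contradiction. So $r\ge1$. Decompose a member of dimension $r$ into linear sets with independent periods; one of them is in $\mathcal U$, and the number of its periods is its dimension, which is $r$ by minimality and monotonicity. Call it $U_0=\beta_0+\mathbb Ng_1+\dots+\mathbb Ng_r$, and put $G=(g_1\cdots g_r)$. Along the injection $\mu\mapsto\beta_0+G\mu$ from $\mathbb N^r$ onto $U_0$ we transport $\mathcal U$ to the ultrafilter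
$$\{X\subseteq\mathbb N^r\text{ semilinear}:\ \beta_0+GX\in\mathcal U\}.$$
All its members have dimension $r$, by minimality of $r$. Replace $b,A$ by $b+A\beta_0,\ AG$. In the new instance all $\mu\in\mathbb N^r$ are good. A certified set $\beta+\langle E\rangle$ of the new instance maps to the certified set $\beta_0+G\beta+\langle GE\rangle$ of the old one, with the same run and the same expansions, only $\delta$ replaced by $G\delta$. So the new ultrafilter contains no certified set. Renaming, we may assume:

(7.1) $m\ge1$; *all $\lambda\in\mathbb N^m$ are good; all members of $\mathcal U$ have dimension $m$; $\mathcal U$ contains no certified set.*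

We shall construct a certified set in $\mathcal U$, a contradiction.

**Step 3: signs and a test sequence.** For a nonzero form $h$ on $\mathbb Q^m$, exactly one of $\{h>0\}$, $\{h<0\}$ (as subsets of $\mathbb N^m$) is in $\mathcal U$, since $\{h=0\}$ has dimension $<m$. Call $h$ *$\mathcal U$-positive* if $\{h>0\}\in\mathcal U$. Then
$$\{h\ge a\}\in\mathcal U\quad\text{for all }a\in\mathbb Q, \tag{7.2}$$
because $h$ takes values in some $\frac1D\mathbb Z$ on $\mathbb N^m$, so $\{0<h<a\}$ lies in finitely many hyperplanes and is not in $\mathcal U$. As there are only countably many semilinear sets, we can pick $\mu_n$ in the intersection of the first $n$ members of $\mathcal U$; this sequence is eventually in each member of $\mathcal U$. By (7.2), applied to $h$ or $-h$, $|h(\mu_n)|\to\infty$ for each $h\ne0$, with eventual sign that of $h$.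

**Step 4: the flag.** The purpose is to record the direction in which $\mu_n$ goes to infinity, then the direction modulo this one, and so on. Fix norms on the real quotient spaces below. Put $V_0=0$. If $V_{j-1}\ne\mathbb Q^m$, let $\bar\mu_n$ be the image of $\mu_n$ in $\mathbb Q^m/V_{j-1}$. There is a nonzero form vanishing on $V_{j-1}$, so $|\bar\mu_n|\to\infty$ by Step 3. Pass to a subsequence with $\bar\mu_n/|\bar\mu_n|\to\bar x_j$, and let $V_j\supsetneq V_{j-1}$ be such that $V_j/V_{j-1}$ is the smallest rational subspace of $\mathbb Q^m/V_{j-1}$ whose real span contains $\bar x_j$. This ends with $V_s=\mathbb Q^m$. By minimality (consider $\ker g$),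
$$g(\bar x_j)\ne0\quad\text{for every nonzero form $g$ on }V_j/V_{j-1}. \tag{7.3}$$

For a nonzero form $h$ on some $V_j$, its *level* is the least $i$ with $h|_{V_i}\ne0$. Then $h$ induces a nonzero form on $V_i/V_{i-1}$, and we call $h$ *positive* if $h(\bar x_i)>0$; by (7.3), $h(\bar x_i)\ne0$. So exactly one of $h,-h$ is positive. For forms on $V_s=\mathbb Q^m$, positive means $\mathcal U$-positive: $h$ of level $i$ factors through $\mathbb Q^m/V_{i-1}$, so $h(\mu_n)/|\bar\mu_n|\to h(\bar x_i)\ne0$ along the subsequence, with $\bar\mu_n$ taken modulo $V_{i-1}$. The coordinate forms $\epsilon_1,\dots,\epsilon_m$ are positive, since $\{\epsilon_i<0\}=\emptyset$.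

*Example.* For $\mathcal U_0$ and the sequence (5.3): $\bar x_1=(0,1)$, $V_1=\mathbb Q\cdot(0,1)$, and $\mathbb Q^2/V_1$ is identified with $\mathbb Q$ by the first coordinate, so $\bar x_2=1$ and $V_2=\mathbb Q^2$. The form $\alpha n+\beta m$ is positive iff $\beta>0$, or $\beta=0$ and $\alpha>0$. The coordinate $m$ has level $1$, the coordinate $n$ has level $2$.

**Step 5: residues.** For $N\ge1$ let $r^{(N)}\in\mathbb Z^m$ represent the unique residue class with $\{\lambda\in\mathbb N^m:\lambda\equiv r^{(N)}\bmod N\}\in\mathcal U$. If $N\mid N'$, then $r^{(N')}\equiv r^{(N)}\bmod N$, since two members of $\mathcal U$ intersect.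

**Step 6: nested points.** These are the points whose goodness we use instead of that of the $\mu_n$. They have one free index per level of the flag, so that the limit in the direction $\bar x_1$ can be taken first while the higher levels are frozen. Let $x_j\in(V_j)_{\mathbb R}$ lift $\bar x_j$. Choose $a_k^{(j)}\in V_j\cap\mathbb Z^m$ and reals $T_k^{(j)}\to\infty$ with
$$a_k^{(j)}/T_k^{(j)}\to x_j\ (k\to\infty),\qquad a_k^{(j)}\in k!\,\mathbb Z^m\ (j<s),\qquad a^{(s)}_k\equiv r^{(k!)}\bmod k! .$$
This is possible because $V_j\cap\mathbb Z^m$ is a full lattice in $V_j$: round $T_kx_j$ to an element of $k!(V_j\cap\mathbb Z^m)$, respectively of $r^{(k!)}+k!\,\mathbb Z^m$. The rounding error is bounded by a number depending only on $k$ and $j$; take $T_k$ to be at least $k$ times this bound and at least $k$. For a tuple $(k_s,\dots,k_1)$ put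
$$\lambda(k)=\sum_ja^{(j)}_{k_j}.$$
Call a prefix $(k_s,\dots,k_{j+1})$ *safe* if $\sum_{l>j}\epsilon_i(a^{(l)}_{k_l})\ge0$ for each $i$ with $\mathrm{level}(\epsilon_i)>j$. The empty prefix is safe, and a full tuple is safe iff $\lambda(k)\in\mathbb N^m$.

(7.4) *If $(k_s,\dots,k_{j+1})$ is safe, then so is $(k_s,\dots,k_j)$ for all large $k_j$.* Coordinates of level $>j$ vanish on $V_j\ni a^{(j)}_{k_j}$, so their sums do not change. For a coordinate of level exactly $j$, $\epsilon_i(a_k^{(j)})/T_k^{(j)}\to\epsilon_i(x_j)>0$, so $\epsilon_i(a_k^{(j)})\to+\infty$.

*Example.* For $\mathcal U_0$ all $r^{(N)}$ can be taken to be $0$, and we may take $a_k^{(1)}=(0,k!)$, $a_k^{(2)}=(k!,0)$, $T_k^{(1)}=T_k^{(2)}=k!$. So $\lambda(k_2,k_1)=(k_2!,k_1!)$. Freeze $k_2$ and let $k_1\to\infty$: for large $k_1$ the point is above the parabola, and only runs ending in $\mathbf e_{\mathsf K}$ are available.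

## 8. Climbing the flag: proof of Theorem 3

**Definition.** A run $\rho$ is *$j$-good* if there is a finite $E\subseteq P_\rho\cap V_j$ such that every nonzero form on $V_j$ that is $\ge0$ on $E$ is positive.

In the example, $\rho_{\mathsf K}$ is $2$-good with $E=\{(0,1),(1,1)\}$: if $\alpha n+\beta m$ is $\ge0$ on $E$, then $\beta\ge0$ and $\alpha+\beta\ge0$, so $\beta>0$, or $\beta=0$ and $\alpha\geq 0$, hence $\alpha>0$ if the form is nonzero. The run $\rho_{\mathsf L}$ is not even $1$-good, since $P_{\rho_{\mathsf L}}\cap V_1=\{0\}$ and then both $m$ and $-m$ are $\ge0$ on any admissible $E$.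

**Lemma 8.1.** Let $\rho$ be $(j-1)$-good, and let $d_i\in P_\rho\cap V_j$ and reals $T_i\to\infty$ be such that the images $\bar d_i$ in $V_j/V_{j-1}$ satisfy $\bar d_i/T_i\to\bar x_j$. Then $\rho$ is $j$-good.

*Proof.* This is where a boundary direction is excluded: $\bar x_j$ is a limit of directions of the monoid, the closed cone is rational, and a rational facet cannot contain $\bar x_j$. Let $C$ be the real convex cone generated by $P_\rho\cap V_j$ and $\pi:V_j\to V_j/V_{j-1}$ the projection (also over $\mathbb R$). By Lemma 6.1, $\overline C$ is rational polyhedral, so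
$$\pi(\overline C)=\{g\ge0\ \forall g\in H'\}$$
with $H'$ a finite set of nonzero forms, and $\pi(C)$ is dense in it. For $g\in H'$, $g(\bar d_i)\ge0$ gives $g(\bar x_j)\ge0$, so $g(\bar x_j)>0$ by (7.3). Thus $\bar x_j\in\mathrm{int}\,\pi(\overline C)=\mathrm{int}\,\pi(C)$, since these convex sets have equal closure. Choose a simplex with vertices in $\pi(C)$ that contains $\bar x_j$ in its interior. Each vertex is a finite nonnegative combination of elements of $\pi(P_\rho\cap V_j)$. So there is a finite $E'\subseteq P_\rho\cap V_j$ such that $\bar x_j$ is in the interior of the cone generated by $\pi(E')$.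

Let $E_{j-1}$ witness $(j-1)$-goodness, and $E=E_{j-1}\cup E'$. Let $h\ne0$ be a form on $V_j$ that is $\ge0$ on $E$. If $h|_{V_{j-1}}\ne0$, this restriction is positive because it is $\ge0$ on $E_{j-1}$; then $h$, which has the same level and induces the same form there, is positive. Otherwise $h$ induces a nonzero form on $V_j/V_{j-1}$ that is $\ge0$ on $\pi(E')$, so it is $>0$ at the interior point $\bar x_j$; again $h$ is positive. $\square$

**Claim$_j$** ($0\le j\le s$). *For every safe prefix $(k_s,\dots,k_{j+1})$ and $B\in\mathbb N$ there are $k_j,\dots,k_1\ge B$ such that $(k_s,\dots,k_1)$ is safe and some run $\rho$ from $b+A\lambda(k)$ is $j$-good.*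

*Proof.* For $j=0$: $\lambda(k)\in\mathbb N^m$ is good, so a run exists. It is $0$-good with $E=\emptyset$, because $V_0=0$ has no nonzero forms.

Step $j-1\to j$: for each $n$ choose $k_j(n)\ge\max(B,n)$ with $(k_s,\dots,k_{j+1},k_j(n))$ safe, using (7.4), and apply Claim$_{j-1}$ to this prefix with bound $\max(B,n)$. We get points
$$\lambda_n=\lambda(k_s,\dots,k_{j+1},k_j(n),\dots)\in\mathbb N^m$$
and $(j-1)$-good runs $\rho_n$ from $b+A\lambda_n$. By Lemma 5.1 there are $n_1<n_2<\cdots$ with $d_i:=\lambda_{n_i}-\lambda_{n_1}\in P_{\rho_{n_1}}$. In $d_i$ the summands of levels above $j$ cancel, and those of levels below $j$ lie in $V_{j-1}$. So $d_i\in V_j$ and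
$$\bar d_i=\bar a^{(j)}_{k_j(n_i)}-\bar a^{(j)}_{k_j(n_1)},\qquad \bar d_i/T^{(j)}_{k_j(n_i)}\to\bar x_j,$$
because $k_j(n_i)\to\infty$ while the subtracted vector is fixed. By Lemma 8.1, $\rho_{n_1}$ is $j$-good. All its indices $k_j,\dots,k_1$ are $\ge B$. $\square$

**A certified set in $\mathcal U$.** Carry out the step for $j=s$, with the empty prefix and $B=0$. We get $\lambda_n,\rho_n$, indices $n_1<n_2<\cdots$, an $s$-good run $\rho=\rho_{n_1}$ from $b+A\lambda_{n_1}$ with a witness $E\subseteq P_\rho$, and $\lambda_{n_i}-\lambda_{n_1}\in P_\rho$. All indices $k_l$ used for $\lambda_n$ are $\ge n$. So if $n\ge N$, then $N$ divides every $k_l!$, and by the choice in Step 6 and by Step 5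
$$\lambda_n\equiv r^{(N)}\bmod N\qquad(n\ge N). \tag{8.1}$$

*$E$ spans $\mathbb Q^m$.* Otherwise some form $h\ne0$ vanishes on $E$, and both $h$ and $-h$ would be positive. So the group $G'$ generated by $E$ contains $N\mathbb Z^m$ for some $N\ge1$. Fix this $N$.

*Deep in the cone, $\langle E\rangle$ has no holes except those of $G'$.* There is $p_0\in\langle E\rangle$ with
$$p_0+(\mathrm{cone}(E)\cap G')\subseteq\langle E\rangle. \tag{8.2}$$
Indeed, let $z=\sum_{g\in E}\nu_gg\in G'$ with real $\nu_g\ge0$. Subtracting $\sum_g\lfloor\nu_g\rfloor g$ leaves an element of $G'\subseteq\mathbb Z^m$ in a bounded region, hence one of finitely many. Each of these is an integer combination of $E$; fix one such combination for each. Take $p_0=K\sum_{g\in E}g$ with $K$ at least the absolute values of all coefficients that occur.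

*The set.* Choose $i$ with $n_i\ge N$ and put $p=\lambda_{n_i}-\lambda_{n_1}\in P_\rho$. (The point $\lambda_{n_1}$ itself may lie in the wrong residue class mod $N$, because $N$ depends on $\rho_{n_1}$; the period $p$ corrects this.) The certified set $X=\lambda_{n_1}+\langle E\cup\{p\}\rangle$ contains $\lambda_{n_i}+p_0+(\mathrm{cone}(E)\cap G')$ by (8.2). Hence it contains
$$\{\lambda\in\mathbb N^m:\lambda-\lambda_{n_i}-p_0\in\mathrm{cone}(E)\}\ \cap\ \{\lambda\in\mathbb N^m:\lambda\equiv r^{(N)}\bmod N\}. \tag{8.3}$$
To see this, note that $\lambda_{n_i}\equiv r^{(N)}\bmod N$ by (8.1), $N\mathbb Z^m\subseteq G'$ and $p_0\in G'$, so $\lambda-\lambda_{n_i}-p_0\in G'$.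

The second set in (8.3) is in $\mathcal U$. For the first, $\mathrm{cone}(E)=\{h\ge0\ \forall h\in H\}$ with $H$ a finite set of nonzero forms. Each $h\in H$ is $\ge0$ on $E$, hence positive by $s$-goodness, hence $\mathcal U$-positive by Step 4. So $\{h(\lambda)\ge h(\lambda_{n_i}+p_0)\}\in\mathcal U$ by (7.2), and the finite intersection of these sets, which is the first set, is in $\mathcal U$. Therefore $X\in\mathcal U$, while $X$ is certified. This contradicts (7.1) and proves Theorem 3. $\blacksquare$

## 9. Two semi-decision procedures

**Proof of Theorem 2.** Run two procedures in parallel.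

1. Enumerate $\lambda\in\mathbb N^m$ and stop with "no" if $\lambda$ is not good. Goodness of a single $\lambda$ is decidable, because Petri net reachability is decidable (Mayr 1981, Kosaraju 1982).
2. Enumerate finite families of certificates and stop with "yes" if the union of the certified sets is $\mathbb N^m$, which is a Presburger question.

If some vector is not good, the first procedure stops and the second never does, since certified sets consist of good vectors. If all vectors are good, the first never stops, and the second does by Theorem 3. $\blacksquare$

With the reduction in Section 4, Theorem 1 is proved: universality of AC-tree automata is decidable. For the instances that arise there, transitions never increase the number of tokens, reachability sets are finite, and the theorem of Mayr and Kosaraju is not needed.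

## 10. Semilinear inclusions, and inclusion with one regular automaton

For a net and a set $Y$ let $\mathrm{pre}^*(Y)$ be the set of configurations from which $Y$ can be reached.

**Theorem 4.** (a) For a Petri net and semilinear $X,Y$ it is decidable whether every $x\in X$ can reach $Y$. (b) $L(\mathcal A)\subseteq L(\mathcal B)$ is decidable when $\mathcal A$ is regular and $\mathcal B$ is arbitrary. (c) It is also decidable when $\mathcal A$ is arbitrary and $\mathcal B$ is regular.

For both arbitrary it is undecidable, by the known result quoted in Section 2.

**Proof of (a).** Let $N$ be the net, $X=\bigcup_j(b_j+A_j\mathbb N^{m_j})$ and $Y=\bigcup_\iota(y_\iota+\langle Z_\iota\rangle)$ with finite $Z_\iota$. Let $N_\iota$ be $N$ plus the transitions $(z,0)$ for $z\in Z_\iota$. Then $x\to^*y_\iota$ in $N_\iota$ iff $x$ reaches $y_\iota+\langle Z_\iota\rangle$ in $N$, because by monotonicity the removals of $z$ can be postponed to the end. So $X\subseteq\mathrm{pre}^*(Y)$ iff for each $j$ all $\lambda\in\mathbb N^{m_j}$ are good in the instance $((N_\iota,y_\iota)_\iota,b_j,A_j)$. Apply Theorem 2. When the inclusion holds, Theorem 3 gives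 finite flat certificates for it. $\blacksquare$

For (b) and (c) let $\mathcal A,\mathcal B$ have the same signature and AC-axioms; indices $\mathcal A,\mathcal B$ tell which automaton is meant.

**Proof of (b).** Here we follow one state of $\mathcal A$ together with a bound on all states of $\mathcal B$. Let $\mathcal G_g$ be the set of pairs $(p,T)\in Q_{\mathcal A}\times2^{Q_{\mathcal B}}$ such that some ground $\Sigma$-term $t$ with root $g$ has $p\in S_{\mathcal A}(t)$ and $S_{\mathcal B}(t)\subseteq T$. Then $L(\mathcal A)\not\subseteq L(\mathcal B)$ iff $(p,Q_{\mathcal B}\setminus F_{\mathcal B})\in\bigcup_g\mathcal G_g$ for some $p\in F_{\mathcal A}$. I claim that $(\mathcal G_g)_g$ is the least solution of the following system.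

* For free $g$: $(p,T)\in\mathcal G_g$ iff there are $(p_i,T_i)\in\bigcup_h\mathcal G_h$ with $p\in C_g^{\mathcal A}(\{p_1\},\dots,\{p_n\})$ and $C_g^{\mathcal B}(T_1,\dots,T_n)\subseteq T$.
* For AC $f$, with $\mathcal D=\bigcup_{h\ne f}\mathcal G_h$: $(p,T)\in\mathcal G_f$ iff some $x\in\mathbb N^{\mathcal D}$ with $|x|\ge2$, representing $(p_1,T_1),\dots,(p_n,T_n)$, satisfies $\{p_1,\dots,p_n\}\Rightarrow^*_{f,\mathcal A}\{p\}$ and $F_f^{\mathcal B}(T_1,\dots,T_n)\subseteq T$.

Everything in the least solution is realized: from terms $t_i$ (with roots $\ne f$ in the AC case) with $p_i\in S_{\mathcal A}(t_i)$ and $S_{\mathcal B}(t_i)\subseteq T_i$ we form $t=g(t_1,\dots,t_n)$ or $t=f(t_1,f(t_2,\dots))$, and Lemmas 3.1 and 3.2 for both automata, with monotonicity, give $p\in S_{\mathcal A}(t)$ and $S_{\mathcal B}(t)\subseteq T$. Conversely, let $t$ realize $(p,T)$, and argue by induction on the size of $t$. The lemmas for $\mathcal A$ give states $p_i\in S_{\mathcal A}(t_i)$ of the arguments (respectively of the elements of $fl(t)$) with $p\in C_g^{\mathcal A}(\{p_1\},\dots,\{p_n\})$, respectively $\{p_1,\dots,p_n\}\Rightarrow^*_{f,\mathcal A}\{p\}$;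 with $T_i=S_{\mathcal B}(t_i)$ the pairs $(p_i,T_i)$ are in the least solution by induction, and so is $(p,T)$.

The right-hand sides can be evaluated. For free $g$ this is finite. In the AC case the first condition together with $|x|\ge2$ defines a set $X_p\subseteq\mathbb N^{\mathcal D}$, which is effectively semilinear by (4.2), as $\mathcal A$ is regular. The second condition says that $x$ reaches no $\mathbf e_q$ with $q\in Q_{\mathcal B}\setminus T$ in the net with places $\mathcal D\uplus Q_{\mathcal B}$, transitions $(p',T')\to q$ for $q\in T'$, and those of $\Rightarrow_{f,\mathcal B}$; this is (4.1). So no suitable $x$ exists iff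
$$X_p\subseteq\mathrm{pre}^*(\{\mathbf e_q:q\in Q_{\mathcal B}\setminus T\}),$$
which is decidable by (a). $\blacksquare$

Universality of $\mathcal B$ is the special case in which $\mathcal A$ has one state $*$, which is final, and all rules $g(*,\dots,*)\to*$.

**Proof of (c).** Now use the pairs $(p,T)$ with $p\in S_{\mathcal A}(t)$ and $S_{\mathcal B}(t)=T$ exactly, and the equations of (b) with "$\subseteq T$" replaced by "$=T$". They are again monotone in the families $\mathcal G_h$, since these only occur as the ranges of existential quantifiers, and their least solution is the family of realized pairs by the same induction: now $T_i=S_{\mathcal B}(t_i)$ throughout, so Lemmas 3.1 and 3.2 give $S_{\mathcal B}(t)=T$ exactly. We have $L(\mathcal A)\not\subseteq L(\mathcal B)$ iff some $(p,T)$ with $p\in F_{\mathcal A}$ and $T\cap F_{\mathcal B}=\emptyset$ is realized.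

It remains to evaluate the AC case. For each $q\in Q_{\mathcal B}$, the set of $x\in\mathbb N^{\mathcal D}$ with $q\in F_f^{\mathcal B}(T_1,\dots,T_n)$ is effectively semilinear: by (4.2) for the regular automaton $\mathcal B$, it is Presburger definable that one can choose a state in $T_i$ for each token so that the resulting bag $y$ satisfies $y\Rightarrow^*_{f,\mathcal B}\{q\}$. So the set of $x$ with $|x|\ge2$ and $F_f^{\mathcal B}(T_1,\dots,T_n)=T$ is a Boolean combination of effectively semilinear sets, hence an effectively computable finite union of linear sets $b+\langle Z\rangle$. We must decide whether some $x$ in it satisfies $\{p_1,\dots,p_n\}\Rightarrow^*_{f,\mathcal A}\{p\}$, that is, reaches $\mathbf e_p$ in the net on $\mathcal D\uplus Q_{\mathcal A}$ with transitions $(p',T')\to p'$ and those of $\Rightarrow_{f,\mathcal A}$. For $b+\langle Z\rangle$ this holds iff $b\to^*\mathbf e_p$ after adding the transitions $(0,z)$ for $z\in Z$, because by monotonicity these can be fired first. This is a reachability question, decidable by Mayr (1981) and Kosaraju (1982). $\blacksquare$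

Thus inclusion of AC-tree automata is decidable whenever at least one of the two automata is regular. This includes universality of general AC-tree automata, and equality of $L(\mathcal A)$, for general $\mathcal A$, with a given regular AC-language.
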